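# The average order of connected induced subgraphs in graphs of minimum degree three

## Two triangles joined by an edge

Take two triangles and join them by an edge. Call the graph $\Gamma$: the triangles are $p,x,y$ and $q,x',y'$, and the joining edge is $pq$. It has $n=6$ vertices. We list all nonempty vertex sets that induce a connected subgraph, sorted by which of $p,q$ they contain.

- Neither $p$ nor $q$: the sets $\{x\},\{y\},\{x,y\}$ and $\{x'\},\{y'\},\{x',y'\}$. These are $6$ sets with total size $8$.
- $p$ but not $q$: $p$ together with any subset of $\{x,y\}$. These are $4$ sets with total size $1+2+2+3=8$. By symmetry, $q$ but not $p$ gives another $4$ sets with total size $8$.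
- Both $p$ and $q$: any subset of $\{x,y,x',y'\}$ may be added. These are $16$ sets of mean size $4$, with total size $64$.

Altogether there are $30$ connected sets, of total size $8+8+8+64=88$. The average is $88/30=44/15$, slightly less than $3=n/2$.

We now fix the vocabulary. All graphs are finite and simple, and $G$ has vertex set $V=V(G)$ with $|V|=n$.

**Definition (connected set, average order, surplus).** A *connected set* of $G$ is a nonempty $S\subseteq V$ such that the induced subgraph $G[S]$ is connected. Let $\mathcal C$ be the family of connected sets, $N(G)=|\mathcal C|$, and let $A(G)$ be the mean of $|S|$ over $S\in\mathcal C$; this is the average order of the connected induced subgraphs of $G$. We put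
$$D(G)=\sum_{S\in\mathcal C}(2|S|-n)=2N(G)\left(A(G)-\frac n2\right),\qquad\text{so}\qquad A(G)=\frac n2+\frac{D(G)}{2N(G)}.\tag{1}$$

So $A(G)\ge n/2$ is the same as $D(G)\ge 0$. For our graph, $D(\Gamma)=2\cdot 88-6\cdot 30=-4$. Here are more values computed by hand.

*Paths.* The path $P_n$ has $n-k+1$ connected sets of size $k$, so $N(P_n)=n(n+1)/2$, and the total size is $n(n+1)(n+2)/6$. Hence $A(P_n)=(n+2)/3$, which is less than $n/2$ as soon as $n>4$.

*Cycles.* $C_n$ has $n$ arcs of each size $1,\dots,n-1$, and the whole vertex set. So $D(C_n)=n\sum_{k=1}^{n-1}(2k-n)+n=n$, because the sum vanishes by symmetry.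

*Complete graphs.* Every nonempty set is connected. Over all subsets, including $\emptyset$, the sum of $2|S|-n$ is $0$, and $\emptyset$ accounts for $-n$. So $D(K_n)=n$.

*The graph $K_{3,3}$.* The only nonempty disconnected sets are the six pairs inside a side and the two sides. Removing their contributions from the complete count gives $D(K_{3,3})=6-6(4-6)-2(6-6)=18$.

Long paths bring the average below $n/2$, and so do the two triangles of $\Gamma$, where the smallest degree is $2$. In $K_4$ and $K_{3,3}$ every degree is $3$ and the average is above $n/2$. This leads to the question asked in the article "The average order of a connected induced subgraph of a graph and union-intersection systems" (doi:10.1002/jgt.23024): if $G$ is connected of order $n$ and all its vertices have degree at least $3$, is the average order of its connected induced subgraphs at least $n/2$?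

## What will be proved

The answer is yes, and the inequality is strict. We recall the standard words first. A vertex $a$ of a connected graph $G$ is a *cut vertex* if $G-a$ is disconnected, and an edge is a *bridge* if deleting it disconnects $G$. A graph is *2-connected* if it is connected, has at least $3$ vertices and has no cut vertex; then every degree is at least $2$, since the neighbor of a vertex of degree $1$ would be a cut vertex. A vertex is *dominating* if it is adjacent to all other vertices. We use one textbook fact: in a connected graph, any set of edges without a cycle extends to a spanning tree.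

**Theorem 1.** If $G$ is connected with minimum degree at least $3$, then $D(G)\ge n$, i.e. $A(G)\ge \frac n2+\frac n{2N(G)}>\frac n2$. Moreover $D(G)=n$ if and only if $G$ is complete. Consequently
$$A(G)\ \ge\ A(K_n)=\frac{n2^{n-1}}{2^n-1},\qquad\text{with equality if and only if } G=K_n .$$

**Theorem 2.** If $G$ is 2-connected ($n\ge 3$, no degree condition), then $D(G)\ge n$, so again $A(G)\ge A(K_n)$ with equality if and only if $G=K_n$. Here $D(G)=n$ if and only if $G$ is $K_n$, $C_n$, or $K_4$ minus an edge.

**Theorem 3.** If $G$ is connected, $n\ge3$, bridgeless, and there are no cut vertex $a$ and component $K$ of $G-a$ with $G[K\cup\{a\}]$ a triangle, then $D(G)\ge n$.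

**Theorem 4 (the hypothesis in Theorem 1 cannot be weakened).** (i) For every $n\ge 6$ there is a connected graph of order $n$ with minimum degree $2$ and $A<n/2$. (ii) For every $M\ge 3$ there is a connected graph of order $n=2M$ with no vertex of degree $2$ and $A<n/2$.

(We identify a component with its vertex set when convenient.)

## Pairing a set with its complement

The bound $n/2$ invites us to pair $S$ with $V\setminus S$. If both are connected, their contributions to $D(G)$ cancel, since $(2|S|-n)+(2(n-|S|)-n)=0$. The set $V$ contributes $n$. Hence, for connected $G$,
$$D(G)=n+\sum_{\substack{S\in\mathcal C,\ S\ne V\\ V\setminus S\notin\mathcal C}}(2|S|-n).$$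
For $C_n$ and $K_n$ the sum is empty, which explains $D=n$ at once. In general one would like the connected sets with disconnected complement to be large. They need not be, even with minimum degree $3$.

Let $G$ be two copies of $K_4$ sharing one vertex $a$, so $n=7$. The connected set $\{a\}$ has disconnected complement and contributes $2-7=-5$. The connected sets with disconnected complement are exactly $\{a\}\cup I\cup J$, where $I$ and $J$ are proper subsets of the two triangles of $G-a$: there are $7\cdot7=49$ of them. (A connected set avoiding $a$ has a complement containing $a$, which is adjacent to everything. A set containing $a$ and a whole triangle has as complement a subset of the other triangle.) The contributions $2(|I|+|J|)-5$ run from $-5$ to $3$. The seven proper subsets of a $3$-set have total size $3\cdot1+3\cdot2=9$, so the sum is $2\cdot 7\cdot 9+2\cdot7\cdot 9-5\cdot49=7$, and $D(G)=14$. The inequality holds here, but only after negative and positive terms are added together, and the pairing does not say which positive term should pay for which negative one.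

## Counting one-vertex extensions

A finer comparison moves through $\mathcal C$ one vertex at a time.

**Definition (neighborhood, far set, cut number).** For $S\in\mathcal C$ let $N(S)$ be the set of vertices outside $S$ with a neighbor in $S$, and let $F(S)=V\setminus(S\cup N(S))$ be the set of *far* vertices. Let $\mathrm{cut}(S)$ be the number of $a\in S$ with $G[S\setminus a]$ disconnected. The empty graph is not counted as disconnected, so $\mathrm{cut}(S)=0$ for a singleton.

In $\Gamma$: for $S=\{x\}$ we have $N(S)=\{p,y\}$ and $F(S)=\{q,x',y'\}$. For $S=\{x,p,q\}$, $\mathrm{cut}(S)=1$, because only the removal of $p$ disconnects it.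

**Step 1: an exact formula for $D(G)$.** The purpose is to express $D(G)$ through cut vertices of connected sets and far vertices. Count the pairs $(S,v)$ with $S\in\mathcal C$, $v\notin S$ and $S\cup\{v\}\in\mathcal C$ in two ways. For fixed $S$, the admissible $v$ are the elements of $N(S)$, so the count is $\sum_{S}|N(S)|$. Alternatively, fix $T=S\cup\{v\}$. If $|T|\ge2$, the admissible $v$ are those $v\in T$ with $G[T\setminus v]$ connected, and there are $|T|-\mathrm{cut}(T)$ of them. If $|T|=1$, there are none, because $S$ must be nonempty, whereas $|T|-\mathrm{cut}(T)=1$. There are $n$ singletons, so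
$$\sum_{S\in\mathcal C}|N(S)|=\sum_{S\in\mathcal C}\bigl(|S|-\mathrm{cut}(S)\bigr)-n .$$
Insert $|N(S)|=n-|S|-|F(S)|$ and rearrange:
$$D(G)=n+\sum_{S\in\mathcal C}\mathrm{cut}(S)-\sum_{S\in\mathcal C}|F(S)|.\tag{2}$$

The number $n$ in Theorem 1 is already visible. We would be done if $\mathrm{cut}(S)\ge|F(S)|$ for each $S$, but this fails for singletons: in $K_{3,3}$ a singleton has $\mathrm{cut}=0$ and $|F|=2$. The sum is still fine. Far vertices occur only for the six singletons, so $\sum|F(S)|=12$. Cut vertices occur in the sets with one vertex on one side and at least two on the other, one cut vertex in each. There are $2\cdot(9+3)=24$ such sets, and (2) reads $6+24-12=18$, as before. So small sets incur the cost $|F(S)|$, and larger sets carry the gain $\mathrm{cut}(T)$. Gain must be moved from larger sets to smaller ones.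

## Splitting each cut pair between its two sides

Consider $T=\{b,a,b'\}$ in $K_{3,3}$, a path with middle vertex $a$. Removing $a$ leaves the connected sets $\{b\}$ and $\{b'\}$, each of which is far from the other. So the gain that $T$ has from $a$ can be handed, half and half, to the two sets $\{b\}$ and $\{b'\}$, which are exactly the sort of sets that need it. This is the step that gets us past the obstacle.

**Definition (cut pair).** A *cut pair* is a pair $(T,a)$ with $T\in\mathcal C$, $a\in T$ and $G[T\setminus a]$ disconnected. Let $c_2$ and $c_{\ge3}$ be the numbers of cut pairs for which $G[T\setminus a]$ has exactly $2$, respectively at least $3$, components. Thus $\sum_S\mathrm{cut}(S)=c_2+c_{\ge3}$.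

**Definition ($f(S)$).** For $S\in\mathcal C$ let $f(S)$ be the number of pairs $(a,C)$ with $a\in N(S)$ and $C\subseteq F(S)$ a connected set meeting $N(a)$, where $N(a)$ is the set of neighbors of $a$.

For example, in $K_{3,3}$ with $S=\{b\}$, the vertex $a$ can be any of the three neighbors of $b$, and $C$ either of the two singletons on the side of $b$. So $f(S)=6$.

**Step 2: redistribution.** The purpose is to replace $\sum\mathrm{cut}$ in (2) by a sum attached to the sets that have far vertices. We claim $\sum_{S}f(S)=2c_2$. If $(a,C)$ is counted in $f(S)$, put $T=S\cup\{a\}\cup C$. Then $T$ is connected, since $a$ has a neighbor in $S$ and one in $C$. Because $C\subseteq F(S)$, there is no edge between $S$ and $C$, so $G[T\setminus a]$ has exactly the two components $S$ and $C$. Conversely, let $(T,a)$ be a cut pair such that $G[T\setminus a]$ has exactly two components $S$ and $C$. As $T$ is connected, $a$ has neighbors in both; hence $a\in N(S)$ and $C$ meets $N(a)$. As there is no edge between $S$ and $C$, and they are disjoint, $C\subseteq F(S)$. So each such $(T,a)$ arises from exactly two triples $(S,a,C)$, since either component can play the role of $S$. This proves the claim,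 and (2) becomes
$$D(G)=n+c_{\ge3}+\frac12\sum_{S\in\mathcal C}\bigl(f(S)-2|F(S)|\bigr).\tag{3}$$

In $K_{3,3}$ the six singletons give $f-2|F|=6-4=2$ each, and $c_{\ge3}=6$ (a vertex with the whole other side). So (3) reads $6+6+\frac12\cdot12=18$.

**Step 3: localization.** The purpose is to break $f(S)-2|F(S)|$ into one term for each component of the far set. Let $G$ be connected, $S\in\mathcal C$, and let $K$ be (the vertex set of) a component of $G[F(S)]$.

**Definition ($B(K)$ and $\kappa$).** Let $B(K)$ be the set of vertices outside $K$ with a neighbor in $K$. For $a\in B(K)$ let $\kappa(a,K)$ be the number of connected sets $C\subseteq K$ meeting $N(a)$.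

A vertex of $B(K)$ is not in $F(S)$, or it would belong to the component $K$. It is not in $S$, because far vertices have no neighbor in $S$. Hence $B(K)\subseteq N(S)$. Also $B(K)\ne\emptyset$, because $G$ is connected and $K\ne V$. A connected set $C\subseteq F(S)$ lies in exactly one component $K$, and if it meets $N(a)$ for some $a\in N(S)$, then $a\in B(K)$. Therefore
$$f(S)-2|F(S)|=\sum_{K}\Bigl(\ \sum_{a\in B(K)}\kappa(a,K)-2|K|\Bigr),\tag{4}$$
where $K$ runs over the components of $G[F(S)]$. We call the bracket the *contribution* of $K$.

This shows precisely why $\Gamma$ fails. For $S=\{p\}\cup I$ with $I\subseteq\{x,y\}$, the far set is $K=\{x',y'\}$ with $B(K)=\{q\}$ and $\kappa(q,K)=3$, so the contribution is $3-4=-1$. For $S\subseteq\{x,y\}$ nonempty, the far set is $K=\{q,x',y'\}$ with $B(K)=\{p\}$, and $\kappa(p,K)=4$ counts the connected sets containing $q$, so the contribution is $4-6=-2$. Counting both ends, there are $8$ sets of the first kind and $6$ of the second. No cut pair has three components, since $x,y$ are adjacent and so are $x',y'$. So (3) gives $6+\frac12(-8-12)=-4$, the value found at the start.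

The target is now a local one: $\sum_{a\in B(K)}\kappa(a,K)\ge2|K|$ for each far component $K$. This is a question about how many connected sets a connected graph has through given vertices.

## Connected sets through a given connected set

**Lemma 1.** Let $H$ be a connected graph, $R$ a connected set of $H$, $M=|V(H)|-|R|$.

(a) At least $M+1$ connected sets of $H$ contain $R$.

(b) If $|N_H(R)|\ge2$, at least $2M$ connected sets of $H$ contain $R$.

(c) If $R=\{w\}$ and exactly $M+1=|V(H)|$ connected sets contain $w$, then $H$ is a path with end $w$.

**Proof of (a): grow $R$ one vertex at a time.** As long as the current connected set is not $V(H)$, it has an outside neighbor, and adding one keeps it connected. This produces one connected set containing $R$ of each size $|R|,|R|+1,\dots,|V(H)|$.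

**Proof of (b): grow in two independent directions.** Let $u_1\ne u_2$ be in $N_H(R)$, with edges $r_1u_1$, $r_2u_2$ and $r_1,r_2\in R$. A spanning tree of $H[R]$ together with these two edges contains no cycle, so it extends to a spanning tree $T$ of $H$. Delete $r_1u_1$ from $T$. Let $T_1$ be the component containing $u_1$, and $T_2$ the other one. The tree on $R$ and the edge $r_2u_2$ survive the deletion, so $T_2$ contains $R\cup\{u_2\}$. Put $p=|T_1|\ge1$ and $q=|T_2|-|R|\ge1$; then $p+q=M$.

By (a) in the graph $T_2$, at least $q+1$ vertex sets of subtrees of $T_2$ contain $R$. By (a) in $T_1$ with the set $\{u_1\}$, at least $p$ vertex sets of subtrees of $T_1$ contain $u_1$. Take the union of one set of the first kind with either $\emptyset$ or one set of the second kind. Such a union is connected in $H$, through the edge $r_1u_1$ in the second case, and it contains $R$. As $T_1,T_2$ are disjoint, different choices give different unions. So we have at least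
$$(p+1)(q+1)=pq+M+1$$
connected sets containing $R$. Since $(p-1)(q-1)\ge0$, we have $pq\ge p+q-1=M-1$, and the count is at least $2M$.

**Proof of (c): if growth never has a choice, the graph is a path.** By the construction in (a) there is at least one connected set containing $w$ of each size $1,\dots,|V(H)|$, and by assumption there are $|V(H)|$ in all. So there is exactly one of each size $k$; call it $W_k$. For $k<|V(H)|$ the set $W_k$ has at least one outside neighbor, and it has only one, since two would give two connected sets of size $k+1$. Call it $x_{k+1}$, and put $x_1=w$. Then $W_{k+1}=W_k\cup\{x_{k+1}\}$, hence $W_k=\{x_1,\dots,x_k\}$. If $x_{k+1}$ were adjacent to some $x_j$ with $j<k$, then $x_{k+1}$ would be an outside neighbor of $W_j$ different from $x_{j+1}$, a contradiction. So among $x_1,\dots,x_k$ the vertex $x_{k+1}$ is adjacent exactly to $x_k$, and $H$ is the path $x_1x_2\dots$ with end $w$. $\square$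

**Consequence.** For $a\in B(K)$ pick $w\in K\cap N(a)$ and apply (a) in $G[K]$ with $R=\{w\}$:
$$\kappa(a,K)\ge|K|.\tag{5}$$
Hence a component $K$ with $|B(K)|\ge2$ has nonnegative contribution in (4). Only components hanging at a single vertex can hurt, as in $\Gamma$.

## Pieces hanging at a single vertex

Suppose $B(K)=\{a\}$ and all degrees of $G$ are at least $3$. Inside $G[K]$ a vertex loses at most one neighbor, namely $a$. So the neighbors of $a$ in $K$ have degree at least $2$ in $G[K]$, and all others have degree at least $3$. The next lemma says that this is enough.

**Lemma 2.** Let $H$ be a connected graph of order $m$ and $\emptyset\ne A\subseteq V(H)$. Suppose $\deg_H(v)\ge2$ for $v\in A$ and $\deg_H(v)\ge3$ for $v\notin A$. Then at least $2m$ connected sets of $H$ meet $A$.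

For $H=K_4$ and $A=\{w\}$, exactly $8=2m$ connected sets contain $w$, so the bound can be attained. Lemma 1(b) with $R=\{w\}$ gives only $2(m-1)$. In each case below, we look for the two sets that are missing.

**Case $|A|\ge2$: a second vertex of $A$ supplies two sets.** Let $w\ne w'$ be in $A$. As $\deg_H(w)\ge2$, Lemma 1(b) with $R=\{w\}$ gives at least $2(m-1)$ connected sets containing $w$. The vertex $w'$ has degree at least $2$, so it has a neighbor $y\ne w$. The sets $\{w'\}$ and $\{w',y\}$ are connected, meet $A$ and avoid $w$. The total is at least $2m$.

**Case $A=\{w\}$, $\deg_H(w)\ge3$: split by a neighbor of $w$.** Let $u_1,u_2,u_3$ be distinct neighbors of $w$. The connected set $\{w,u_1\}$ has $u_2,u_3$ among its outside neighbors, so Lemma 1(b) gives at least $2(m-2)$ connected sets containing both $w$ and $u_1$. The four connected sets $\{w\},\{w,u_2\},\{w,u_3\},\{w,u_2,u_3\}$ contain $w$ but not $u_1$. The total is at least $2m$.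

**Case $A=\{w\}$, $\deg_H(w)=2$: go further away from $w$.** Let $N_H(w)=\{u_1,u_2\}$. Since $u_1\notin A$, $\deg_H(u_1)\ge3$, so $u_1$ has a neighbor $z\notin\{w,u_2\}$. Then $\{w,u_1\}$ has the outside neighbors $u_2$ and $z$, and Lemma 1(b) gives at least $2(m-2)$ connected sets containing both $w$ and $u_1$.

It remains to find four sets containing $w$ but not $u_1$. Since $\deg_H(u_2)\ge3$, $u_2$ has a neighbor $y\notin\{w,u_1\}$. Then $y$ is neither $w$ nor a neighbor of $w$. In particular $y\notin A$, so $\deg_H(y)\ge3$, and $y$ has a neighbor $y'\notin\{u_1,u_2\}$. Moreover $y'\ne w$ because $y$ is not adjacent to $w$. The sets $\{w\},\{w,u_2\},\{w,u_2,y\},\{w,u_2,y,y'\}$ are four connected sets containing $w$ but not $u_1$. The total is at least $2m$. $\square$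

## Minimum degree three: proof of Theorem 1

**Step 1: $D(G)\ge n$.** The purpose is to show that every contribution in (4) is nonnegative. Let $S\in\mathcal C$ and let $K$ be a component of $G[F(S)]$. If $|B(K)|\ge2$, the contribution is nonnegative by (5). If $B(K)=\{a\}$, put $A=N(a)\cap K\ne\emptyset$. Every vertex of $K$ has all its neighbors in $K\cup\{a\}$, so in $G[K]$ the vertices of $A$ have degree at least $2$ and the others degree at least $3$. Lemma 2 with $H=G[K]$ gives $\kappa(a,K)\ge2|K|$. So the contribution is again nonnegative. Thus $f(S)\ge2|F(S)|$ for every $S\in\mathcal C$, and (3) yields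
$$D(G)\ge n+c_{\ge3}\ge n.$$
By (1), $A(G)\ge\frac n2+\frac n{2N(G)}>\frac n2$. This answers the question affirmatively.

**Step 2: $D(G)=n$ only for complete graphs.** The purpose is to find, in a non-complete $G$, one set $S$ with $f(S)>2|F(S)|$; all other terms of (3) being nonnegative, this gives $D(G)>n$. If $G$ is complete, then $\mathrm{cut}(S)=0$ and $F(S)=\emptyset$ for all $S$, and (2) gives $D(G)=n$.

Let $G$ be non-complete. Some vertex $v$ is not dominating, and then $F(\{v\})\ne\emptyset$. So we may choose $S\in\mathcal C$ maximal subject to $F(S)\ne\emptyset$. Write $F=F(S)$. Since $G$ is connected and $S\ne V$, $N(S)\ne\emptyset$. For $a\in N(S)$ the set $S\cup\{a\}$ is connected, and $F(S\cup\{a\})=F\setminus N(a)$. By maximality this is empty, so each $a\in N(S)$ is adjacent to all of $F$. Hence every pair $(a,C)$ with $a\in N(S)$ and $C$ a connected set of $G[F]$ counts, and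
$$f(S)=|N(S)|\cdot c(F),$$
where $c(F)$ is the number of connected sets of $G[F]$. Recall that every neighbor of a vertex of $F$ lies in $F\cup N(S)$.

- If $|N(S)|\ge3$, the singletons give $c(F)\ge|F|$, so $f(S)\ge3|F|>2|F|$.
- If $|N(S)|=2$, each vertex of $F$ has at least $3-2=1$ neighbor in $F$. So $G[F]$ has an edge, $c(F)\ge|F|+1$, and $f(S)\ge2|F|+2>2|F|$.
- If $|N(S)|=1$, $G[F]$ has minimum degree at least $2$. So it has at least $|F|$ edges, and each of its components has at least $3$ vertices. Counting singletons, edges, and the vertex set of one component, $c(F)\ge|F|+|F|+1$, so $f(S)>2|F|$.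

**Step 3: comparison with $K_n$.** The purpose is to turn the bound $D(G)\ge n$ into one depending on $n$ alone. We have $N(G)\le2^n-1$, with equality if and only if $G$ is complete, since non-adjacent $u\ne v$ give the disconnected set $\{u,v\}$. Hence
$$A(G)\ge\frac n2+\frac n{2N(G)}\ge\frac n2+\frac n{2(2^n-1)}=\frac{n2^{n-1}}{2^n-1}=A(K_n),\tag{6}$$
the last equality because $D(K_n)=n$ and $N(K_n)=2^n-1$. Equality throughout forces $N(G)=2^n-1$, that is, $G=K_n$. So among connected graphs of order $n$ with minimum degree at least $3$, the complete graph is the unique minimizer of the average order. $\blacksquare$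

## No cut vertices: proof of Theorem 2

**Step 1: the bound.** The purpose is to see that no far component hangs at a single vertex. Let $G$ be 2-connected, $S\in\mathcal C$, and $K$ a component of $G[F(S)]$. The set $B(K)\subseteq N(S)$ is disjoint from $S$ and $K$, and every path from $K$ to $S$ passes through it. If $|B(K)|$ were $1$, its element would be a cut vertex. So $|B(K)|\ge2$, and by (5) all contributions in (4) are nonnegative. By (3), $D(G)\ge n+c_{\ge3}\ge n$. The chain (6) and its equality discussion used only $D(G)\ge n$, so they apply verbatim: $A(G)\ge A(K_n)$, with equality if and only if $G=K_n$.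

**Step 2: if $D(G)=n$ and $G$ is not complete, every non-dominating vertex has degree $2$.** The purpose is to read off the local structure from equality. From $D(G)=n$ we get $c_{\ge3}=0$, and every contribution in (4) is $0$, for every $S$. Let $x$ be a non-dominating vertex, $y\ne x$ a vertex not adjacent to $x$, $S=\{y\}$, and $K$ the component of $G[F(S)]$ containing $x$. Since $\sum_{b\in B(K)}\kappa(b,K)=2|K|$, $|B(K)|\ge2$ and each $\kappa(b,K)\ge|K|$, we have $|B(K)|=2$ and $\kappa(b,K)=|K|$ for both $b\in B(K)$.

Suppose such a $b$ had two neighbors $w\ne w'$ in $K$. By Lemma 1(a) at least $|K|$ connected subsets of $K$ contain $w$, and $\{w'\}$ is a further one meeting $N(b)$, so $\kappa(b,K)>|K|$, a contradiction. So $b$ has exactly one neighbor $w$ in $K$, and exactly $|K|$ connected subsets of $K$ contain $w$. By Lemma 1(c), $G[K]$ is a path with end $w$.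

If $|K|=1$, then $x$ is adjacent exactly to the two vertices of $B(K)$, so $\deg x=2$. If $|K|\ge2$, both ends of the path have degree at least $2$ in $G$, so each end must be adjacent to a vertex of $B(K)$. As each of the two vertices of $B(K)$ has a single neighbor in $K$, they attach to different ends. Then every vertex of $K$, in particular $x$, has degree $2$.

**Step 3: the list of graphs.** The purpose is to combine Step 2 with the number $d$ of dominating vertices. A non-dominating vertex exists, has degree $2$, and is adjacent to all dominating vertices, so $d\le2$.

- $d=0$: $G$ is connected and 2-regular, so $G=C_n$.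
- $d=1$, with dominating vertex $u$: every other vertex has exactly one neighbor besides $u$, so $G-u$ is 1-regular. It is connected because $G$ is 2-connected, so it is a single edge, and $G=K_3$ is complete, a contradiction.
- $d=2$: each non-dominating vertex is adjacent exactly to the two dominating ones, so the non-dominating vertices are pairwise non-adjacent. If there were at least three, a dominating vertex $u$ together with three of them would form $T$ with $(T,u)$ a cut pair with three components, contradicting $c_{\ge3}=0$. There are at least two, since a single one would be adjacent to everything. So $G$ is $K_4$ minus an edge.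

Conversely, $D(K_n)=n$ and $D(C_n)=n$ were computed at the start. In $K_4$ minus an edge there are $4$ singletons, $5$ connected pairs, $4$ connected triples (each triple contains a dominating vertex) and the whole set. So $D=4(-2)+5\cdot0+4\cdot2+4=4$. $\blacksquare$

## No bridges: proof of Theorem 3

Without the degree condition, a piece hanging at one vertex may miss the target $2|K|$. In $\Gamma$ the triangle missed it by $1$, and the piece behind the bridge missed it by $2$. In the absence of bridges, the deficit is at most $1$, and it occurs only for cycles.

**Claim.** Let $G$ be connected and bridgeless, $a$ a cut vertex, $K$ a component of $G-a$, $m=|K|$. Then $\kappa(a,K)\ge2m-1$, and if equality holds, $G[K\cup\{a\}]$ is a cycle.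

Let $A=N(a)\cap K$. A single edge between $a$ and $K$ would be a bridge, so $|A|\ge2$. Write $r_w$ for the number of connected subsets of $K$ containing $w$.

**Case 1: some $w_1\in A$ is a cut vertex of $G[K]$. We show $\kappa(a,K)\ge2m$.** As a cut vertex of $G[K]$, $w_1$ has at least two neighbors in $K$, so $r_{w_1}\ge2(m-1)$ by Lemma 1(b). Pick $w_2\in A\setminus\{w_1\}$, and let $m_1$ be the order of the component of $G[K]-w_1$ containing $w_2$. By Lemma 1(a) in that component, at least $m_1$ connected sets contain $w_2$ and avoid $w_1$. So $\kappa(a,K)\ge2m-2+m_1$, which is at least $2m$ if $m_1\ge2$.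

Let $m_1=1$ and suppose, for contradiction, $\kappa(a,K)\le2m-1$. The sets containing $w_1$, together with $\{w_2\}$, already number at least $2m-1$. So $r_{w_1}=2(m-1)$, and $A=\{w_1,w_2\}$, because a third $w_3\in A$ would give the extra set $\{w_3\}$. Since $m_1=1$, the only neighbor of $w_2$ in $K$ is $w_1$. So $w_2$ can be freely added to or removed from a connected subset of $K$ containing $w_1$, and $r_{w_1}$ is twice the number of connected sets of $G[K]-w_2$ containing $w_1$. That number is therefore $m-1=|K\setminus w_2|$. The graph $G[K]-w_2$ is connected, as $w_2$ has degree $1$ in $G[K]$, so by Lemma 1(c) it is a path with end $w_1$. It has order at least $2$, because $w_1$ is a cut vertex of $G[K]$ and so $G[K]-w_1$ has a component other than $\{w_2\}$. The other end of this path is not in $A$ and is not adjacent to $w_2$, so it has degree $1$ in $G$. The edge at a vertex of degree $1$ is a bridge, a contradiction.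

**Case 2: no vertex of $A$ is a cut vertex of $G[K]$. We show $\kappa(a,K)\ge2m-1$ and treat equality.** Let $w_1\ne w_2$ be in $A$. By Lemma 1(a), $r_{w_1}\ge m$. The graph $G[K]-w_1$ is connected of order $m-1$ and contains $w_2$, so at least $m-1$ connected subsets of $K\setminus w_1$ contain $w_2$. Hence $\kappa(a,K)\ge2m-1$. If equality holds, then $r_{w_1}=m$, and by exchanging the roles $r_{w_2}=m$. Also every counted set contains $w_1$ or $w_2$, so $A=\{w_1,w_2\}$, since a third $w_3\in A$ would give $\{w_3\}$. By Lemma 1(c), $G[K]$ is a path having $w_1$ as an end and $w_2$ as an end. So $a$ is joined exactly to the two ends of a path, and $G[K\cup\{a\}]$ is a cycle. $\square$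

**Step 1: locate all negative contributions.** Let $G$ be as in Theorem 3. Let $\mathcal P$ be the set of pairs $(a,K)$, with $a$ a cut vertex and $K$ a component of $G-a$, such that $G[K\cup\{a\}]$ is a cycle. Triangles are excluded by hypothesis, so $|K|\ge3$ for these pairs. By (5), a component $K$ of $G[F(S)]$ can contribute negatively in (4) only if $B(K)=\{a\}$ for some $a$. Then $K$ is a component of $G-a$. Also $a\in N(S)$, so $a\notin S$, and the connected set $S$ lies in another component of $G-a$. So $a$ is a cut vertex. By the Claim, the contribution $\kappa(a,K)-2|K|$ is negative only if it equals $-1$ and $(a,K)\in\mathcal P$.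

Let $Q$ be the set of triples $(S,a,K)$ with $(a,K)\in\mathcal P$, $S\in\mathcal C$, $S\cap(K\cup\{a\})=\emptyset$ and $a\in N(S)$. Every negative contribution is $-1$ and comes from its own triple in $Q$, so (3) and (4) give
$$D(G)\ge n+c_{\ge3}-\frac12|Q|.\tag{7}$$

**Step 2: pay with the unused term $c_{\ge3}$.** The purpose is to show $c_{\ge3}\ge|Q|$. Let $(S,a,K)\in Q$, and let $k,k'$ be the two neighbors of $a$ in $K$. They are the ends of the path $G[K]$, and as $|K|\ge3$ they are non-adjacent. Put $T=S\cup\{a,k,k'\}$, which is connected since $a\in N(S)$. The set $S$ is connected and disjoint from $K\cup\{a\}$, so it lies in a component of $G-a$ other than $K$. So $G[T\setminus a]$ has exactly the three components $S,\{k\},\{k'\}$, and $(T,a)$ is a cut pair counted in $c_{\ge3}$.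

The map $(S,a,K)\mapsto(T,a)$ is injective. Indeed, among the three components of $G[T\setminus a]$, exactly two, $\{k\}$ and $\{k'\}$, lie in a common component of $G-a$. That common component is $K$, and the remaining component of $G[T\setminus a]$ is $S$. Hence $c_{\ge3}\ge|Q|$, and (7) gives $D(G)\ge n+\frac12|Q|\ge n$. $\blacksquare$

It is clear where the triangle has to be excluded: for $|K|=2$ the vertices $k,k'$ are adjacent, and the third component is lost.

## Long dumbbells and cliques with pendants: proof of Theorem 4

**Part (i): stretch the joining edge of $\Gamma$.** The purpose is to exhibit minimum degree $2$ with $D<0$ for every $n\ge6$. Take a path $p_1,\dots,p_L$ with $L\ge2$, add $x,y$ with $p_1,x,y$ mutually adjacent, and add $x',y'$ with $p_L,x',y'$ mutually adjacent. The graph is connected, $n=L+4\ge6$, and the minimum degree is $2$. For $L=2$ it is $\Gamma$. We compute the contributions to $D$.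

- Sets containing $p_1$ but not $p_L$ consist of $p_1,\dots,p_\ell$ with $1\le\ell\le L-1$ and any of the four subsets of $\{x,y\}$, whose mean size is $1$. With the symmetric sets they contribute
$$2\sum_{\ell=1}^{L-1}4\bigl(2(\ell+1)-n\bigr)=8(L-1)(L+2-n)=-16(L-1).$$
- Sets containing both $p_1$ and $p_L$ contain the whole path and any of $16$ subsets of $\{x,y,x',y'\}$, of mean size $2$. They contribute $16\bigl(2(L+2)-n\bigr)=16L$.
- Sets inside $\{x,y\}$ or inside $\{x',y'\}$: on each side three sets of total size $4$, contributing together $2(8-3n)=16-6n$.
- Subintervals of $p_2,\dots,p_{L-1}$: with $k=L-2$ and $n=k+6$, there are $k(k+1)/2$ of them, of total size $k(k+1)(k+2)/6$. They contribute $k(k+1)\left(\frac{k+2}3-\frac{k+6}2\right)\le0$.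

Adding up, $D\le-16(L-1)+16L+16-6n=32-6n<0$, so $A<n/2$ by (1). For $n=6$ the last item is empty, and $D=-4$, in agreement with $A(\Gamma)=88/30$.

**Part (ii): hang a pendant vertex on every vertex of a clique.** The purpose is to show that forbidding only degree $2$ does not suffice. Take $K_M$ with $M\ge3$ and attach one pendant vertex to every vertex. Then $n=2M$, and all degrees are $M$ or $1$, so no vertex has degree $2$. A connected set either meets $K_M$ or is a single pendant vertex. A set meeting $K_M$ is connected exactly when each pendant vertex in it comes with its clique neighbor. So it is given by choosing, for each clique vertex $v$ with pendant $\ell$, one of $\emptyset,\{v\},\{v,\ell\}$, not all of them $\emptyset$. Over all $3^M$ choices, including the all-empty one, the sum of $2|S|-2M$ is $0$: write $2|S|-2M$ as a sum over the $M$ pairs, where the three options contribute $-2,0,2$. The all-empty choice accounts for $-2M$, so the sets meeting $K_M$ contribute $2M$. The $M$ single pendant vertices contribute $M(2-2M)$. Therefore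
$$D=2M+M(2-2M)=4M-2M^2<0\qquad(M\ge3),$$
and $A<n/2$ by (1). So minimum degree $3$ in Theorem 1 can be replaced neither by minimum degree $2$ nor by the condition that no vertex has degree $2$. $\blacksquare$
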